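\title{The blow-up rate of Sobolev extremals on bounded domains and a Robin function for the $p$-Laplacian}

\begin{abstract}
Let $\Omega\subset\mathbb R^N$ be a bounded smooth domain, $1<p<N$, and let $u_q>0$ be an extremal, normalized in $L^q$, for the embedding $W^{1,p}_0(\Omega)\subset L^q(\Omega)$ with $q<p^\star=Np/(N-p)$. We prove that $(p^\star-q)\|u_q\|_\infty^{p/(p-1)}$ converges, as $q\to p^\star$, to a positive finite constant that does not depend on the choice of the extremals. The constant is an explicit multiple of the minimum of a Robin function defined through the $p$-capacities of small balls. We also show that the extremals concentrate at minimum points of this function, expand the best constant up to $o(p^\star-q)$, and show that among domains of given volume the limit is smallest exactly for balls. The proof matches an upper and a lower bound for the best constant; the lower bound comes from the dual form of the Sobolev inequality.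
\end{abstract}

\section{Introduction}\label{sec:intro}

\subsection{The problem}

Let $\Omega\subset\mathbb R^N$ be a bounded smooth domain, let $1<p<N$, and put $p^\star=\frac{Np}{N-p}$. For $1\le q<p^\star$ let
\[
\lambda_q=\inf\left\{\frac{\|\nabla u\|_p^p}{\|u\|_q^p}\;:\;u\in W^{1,p}_0(\Omega)\setminus\{0\}\right\},
\]
and let $E_q$ be the set of extremal functions normalized by $\|u\|_q=1$. The embedding $W^{1,p}_0(\Omega)\subset L^q(\Omega)$ is compact, so $E_q$ is not empty. A positive $u_q\in E_q$ is a weak solution of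
\begin{equation}\label{eq:EL}
-\Delta_pu_q=\lambda_qu_q^{q-1}\ \text{ in }\Omega,\qquad u_q=0\ \text{ on }\partial\Omega,
\end{equation}
where $\Delta_pu=\operatorname{div}(|\nabla u|^{p-2}\nabla u)$.

For $q=p^\star$ the quotient is invariant under translations and dilations. Its infimum is therefore the Sobolev constant $S$ of $\mathbb R^N$, whatever $\Omega$ is, and it is not attained in $W^{1,p}_0(\Omega)$, because the extremals in $\mathbb R^N$ vanish nowhere. So $u_q$ has no extremal in $\Omega$ to converge to as $q\to p^\star$. It concentrates, and one asks how fast its maximum grows.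

When $\Omega$ is a ball centered at the origin and $1<p<N$, Knaap and Peletier proved that
\begin{equation}\label{eq:rate}
\lim_{q\to p^\star}(p^\star-q)\,\|u_q\|_\infty^{\frac p{p-1}}=A_{N,p,\Omega},
\end{equation}
with a constant $A_{N,p,\Omega}>0$ given explicitly in terms of $N$, $p$ and the volume of $\Omega$. For $p=2$ the limit in \eqref{eq:rate} exists and is a positive finite constant for every bounded smooth domain; this was conjectured by Brezis and Peletier and proved independently by Rey and by Han. For $1<p\ne2$ and a general bounded smooth domain, Garcia Azorero and Peral Alonso showed that $u_q$ converges in the sense of measure to a multiple of the Dirac delta at some point $x_0\in\Omega$. The extension of \eqref{eq:rate} to nonspherical domains is reported as open for $1<p\ne2$ in \cite{problem}. The question is this: \emph{given $p\in(1,N)$, $p\ne2$, and a bounded smooth nonspherical domain $\Omega$, is there a constant $A_{N,p,\Omega}\in(0,\infty)$, which may depend on $\Omega$ in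 any way, such that \eqref{eq:rate} holds for every choice of positive $u_q\in E_q$?} The answer is yes. The proof below covers every $p\in(1,N)$, without a special role for $p=2$, and every bounded smooth domain, balls included.

\subsection{The bubble, and why the exponent is $p/(p-1)$}

Throughout,
\[
p'=\frac p{p-1},\qquad \kappa=\frac{N-p}p,\qquad \beta=\frac{N-p}{p-1},\qquad \omega=|\mathbb S^{N-1}|,\qquad \varepsilon=p^\star-q .
\]
We use the identities $\kappa p^\star=N$, $\kappa p'=\beta$, $\beta p^\star=Np'$ and $\beta(p^\star-1)=N+p'$. The extremal for $S$ is the \emph{bubble}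
\[
U(x)=A_0\big(1+|x|^{p'}\big)^{-\kappa},\qquad A_0^{-p^\star}=\int_{\mathbb R^N}\big(1+|x|^{p'}\big)^{-N}dx=\frac\omega{p'}\,\mathrm B\Big(\frac N{p'},\frac Np\Big),
\]
where $A_0$ is fixed by $\|U\|_{p^\star}=1$ and the Beta function appears through the substitution $t=|x|^{p'}$. Since $(p'-1)(p-1)=1$ and $(\kappa+1)(p-1)=N/p'$,
\begin{equation}\label{eq:flux}
r^{N-1}|U'(r)|^{p-1}=(A_0\beta)^{p-1}\,r^N\big(1+r^{p'}\big)^{-N/p'} .
\end{equation}
The derivative of $r^N(1+r^{p'})^{-N/p'}$ is $Nr^{N-1}(1+r^{p'})^{-N/p'-1}$, and $\kappa(p^\star-1)=N/p'+1$. For a radially decreasing function $-\Delta_pw=r^{1-N}(r^{N-1}|w'|^{p-1})'$, so $-\Delta_pU=N\beta^{p-1}A_0^{p-p^\star}U^{p^\star-1}$. Multiplying by $U$ and integrating identifies the constant with $\|\nabla U\|_p^p=S$. Thus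
\[
-\Delta_pU=SU^{p^\star-1},\qquad S=N\beta^{p-1}A_0^{p-p^\star}.
\]
Three more constants are attached to $U$:
\[
c=S\int_{\mathbb R^N}U^{p^\star-1},\qquad L=-\int_{\mathbb R^N}U^{p^\star}\log U,\qquad b=\frac{c^{p'}}S .
\]
The number $c$ is the total flux of $U$; letting $r\to\infty$ in \eqref{eq:flux} gives $c=\omega(A_0\beta)^{p-1}$, and hence
\begin{equation}\label{eq:b}
b=\frac{\omega^{p'}\beta A_0^{p^\star}}N .
\end{equation}

The dilates $U_\mu(x)=\mu^{-\kappa}U(x/\mu)$ all have $\|U_\mu\|_{p^\star}=1$ and $\|\nabla U_\mu\|_p^p=S$. Suppose that $u_q$ looks like $U_\mu$ centered at a point of $\Omega$. Two effects decide $\mu$. First, for $q<p^\star$ we have $\|U_\mu\|_q^q=\mu^{\kappa\varepsilon}\|U\|_q^q$, so concentration raises the quotient by a relative amount of order $\varepsilon\log\frac1\mu$. Second, $U_\mu$ must be modified to vanish on $\partial\Omega$. The energy of $U_\mu$ outside a fixed ball is of order $\mu^\beta$, because $|U'(r)|^p\sim r^{-(N-1)p'}$ and $N-(N-1)p'=-\beta$, and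 one expects a cost of this order. The sum $C\mu^\beta+C'\varepsilon\log\frac1\mu$ is smallest when $\mu^\beta$ is of order $\varepsilon$. Since $\|U_\mu\|_\infty^{p'}=A_0^{p'}\mu^{-\beta}$, this is the rate \eqref{eq:rate}. It also suggests that the limit is governed by the constant $C$, the cost of the boundary condition, at the point of $\Omega$ where this cost is least. We now define it.

\subsection{The Robin function}

Let
\[
\Gamma(r)=\int_r^\infty(\omega t^{N-1})^{-\frac1{p-1}}\,dt=\frac1\beta\,\omega^{-\frac1{p-1}}\,r^{-\beta},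
\]
and write $\Gamma(x)=\Gamma(|x|)$. This is the radial $p$-harmonic function in $\mathbb R^N\setminus\{0\}$ that vanishes at infinity and has flux $\omega r^{N-1}|\Gamma'|^{p-1}=1$ through every sphere. For $p=2$ the Robin function is the diagonal value of $\Gamma(x-y)-G(x,y)$, with $G$ the Green function of $\Omega$. For general $p$ we avoid singular solutions and place the unit charge on a small ball instead. Let $d(y)=\operatorname{dist}(y,\mathbb R^N\setminus\Omega)$. For $y\in\Omega$ and $0<s<d(y)$ put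
\[
\operatorname{cap}(s,y)=\inf\Big\{\int_\Omega|\nabla\varphi|^p\;:\;\varphi\in W^{1,p}_0(\Omega),\ \varphi=1\text{ a.e. on }B_s(y)\Big\},\qquad \gamma(s,y)=\operatorname{cap}(s,y)^{-\frac1{p-1}},
\]
\[
H_s(y)=\Gamma(s)-\gamma(s,y),\qquad H(y)=\lim_{s\to0}H_s(y),\qquad h_*=h_*(\Omega)=\inf_\Omega H .
\]
As \eqref{eq:G} below shows, $\gamma(s,y)$ is the potential of the ball $B_s(y)$ when it carries unit charge and $\partial\Omega$ is grounded, while $\Gamma(s)$ is the potential of the same ball in free space. So $H_s(y)$ is the drop in potential caused by the boundary. Lemma~\ref{lem:H} shows that the limit $H(y)$ exists and that $0<h_*<\infty$, and Remark~\ref{rem:p2} that $H$ is the usual Robin function when $p=2$.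

\subsection{Results}

\begin{theorem}\label{thm:A}
For every $1<p<N$, every bounded smooth domain $\Omega\subset\mathbb R^N$ and every choice of positive $u_q\in E_q$,
\[
\lim_{q\to p^\star}(p^\star-q)\,\|u_q\|_\infty^{\frac p{p-1}}=A_{N,p,\Omega}:=p'\,\omega^{p'}A_0^{p^\star+p'}\,h_*\in(0,\infty).
\]
\end{theorem}

\begin{theorem}\label{thm:B}
Under the same assumptions the following hold.
\begin{enumerate}
\item[(1)] $H$ is continuous and $H(y)\to\infty$ as $y\to\partial\Omega$, so that $h_*=\min_\Omega H$. Every limit point, as $q\to p^\star$, of maximum points of $u_q$ lies in $\Omega$ and minimizes $H$.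
\item[(2)] With $\varepsilon=p^\star-q\to0$,
\[
\lambda_q=S\Big[1+\frac{p-1}{p^\star}\,\varepsilon\Big(\log\frac1\varepsilon+1+\log(p^\star bh_*)\Big)-\frac p{p^\star}L\,\varepsilon+o(\varepsilon)\Big].
\]
\item[(3)] If $\Omega\subset\Omega'$, then $A_{N,p,\Omega}\ge A_{N,p,\Omega'}$. If $\Omega^*$ is a ball with $|\Omega^*|=|\Omega|$, then $A_{N,p,\Omega}\ge A_{N,p,\Omega^*}$, with equality if and only if $\Omega$ is a ball. For a ball of radius $R$, $h_*=\Gamma(R)$.
\end{enumerate}
\end{theorem}

In particular, for a nonspherical domain $A_{N,p,\Omega}$ strictly exceeds the value that the volume formula for balls would give.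

The proof works with energies only. Put
\begin{equation}\label{eq:Lambda}
\Lambda_q=\frac1{p-1}\log\frac{\lambda_q}S+\frac{p'}{p^\star}L\,\varepsilon .
\end{equation}
We show that $\Lambda_q$ is at most about $bH(y)\tau+\frac\varepsilon{p^\star}\log\frac1\tau$ for \emph{every} center $y$ and scale $\tau=\mu^\beta$ of order $\varepsilon$, and at least about the same expression evaluated at the \emph{actual} center and scale of $u_q$. The actual center and scale must then almost minimize this expression, and the minimization determines both. Section~\ref{sec:ball} carries this out by hand for the unit ball of $\mathbb R^3$ and lists what has to be supplied in general.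

\section{The unit ball in $\mathbb R^3$}\label{sec:ball}

Take $N=3$, $p=2$ and $\Omega=B_1$, the unit ball centered at $0$. This section explains the method and is not used later; we write $\approx$ for equality up to terms that are small compared with $\mu$ and $\varepsilon$. Here $p^\star=6$, $\kappa=\frac12$, $\beta=1$, $\Gamma(r)=\frac1{4\pi r}$, and
\[
U_\mu(r)=A_0\,\mu^{1/2}(\mu^2+r^2)^{-1/2},\qquad A_0^{-6}=2\pi\,\mathrm B\big(\tfrac32,\tfrac32\big)=\frac{\pi^2}4,\qquad S=3A_0^{-4}.
\]
Since $3r^2(1+r^2)^{-5/2}$ is the derivative of $r^3(1+r^2)^{-3/2}$, we have $\int U^5=\frac{4\pi}3A_0^5$. Put $c_0=4\pi A_0^2/S=\frac{4\pi}3A_0^6=\frac{16}{3\pi}$.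

\emph{Upper bound.} Test the quotient with $\Phi=U_\mu-\ell$, where $\ell=U_\mu(1)\approx A_0\mu^{1/2}$. The energy is that of $U_\mu$ minus its tail:
\[
\int_{B_1}|\nabla\Phi|^2=S-4\pi A_0^2\mu\int_1^\infty\frac{r^4\,dr}{(\mu^2+r^2)^3}\approx S(1-c_0\mu).
\]
By convexity $\Phi^q\ge U_\mu^q-q\ell U_\mu^{q-1}$. After rescaling, $\int_{B_1}U_\mu^q\approx\mu^{\varepsilon/2}(1+\varepsilon L)$, since $U^q=U^6e^{-\varepsilon\log U}$, and $\ell\int_{B_1}U_\mu^{q-1}\approx\mu^{\varepsilon/2}\,\ell\mu^{1/2}\int U^5\approx\mu^{\varepsilon/2}c_0\mu$. Hence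
\begin{equation}\label{eq:ballup}
\log\frac{\lambda_q}S\lesssim-c_0\mu-\frac2q\Big(\frac\varepsilon2\log\mu+\varepsilon L-qc_0\mu\Big)\approx c_0\mu+\frac\varepsilon6\log\frac1\mu-\frac{\varepsilon L}3 .
\end{equation}
Subtracting the constant saves $c_0\mu$ in the numerator and loses $2c_0\mu$ in the denominator.

\emph{Lower bound.} Assume that the extremal $u=u_q$ is radial and close to $U_\mu$ for some small $\mu$. The Sobolev inequality for $u$ itself, $\lambda_q\ge S\|u\|_6^2$, holds for every function on $\mathbb R^3$ and does not see the boundary. We apply the inequality to a different function. Let $f=\lambda_qu^{q-1}$, extended by $0$, let $F=\int f$, and let $W$ be the Newtonian potential of $f$. It is radial and equals $F\Gamma$ outside $B_1$, so $W-F/4\pi$ solves the same Dirichlet problem as $u$. Thus $W-u=F/4\pi$ in $B_1$, and the free-space solution has more energy than $u$ by an exact amount: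
\[
\int_{\mathbb R^3}|\nabla W|^2=\int fW=\lambda_q+\frac{F^2}{4\pi}.
\]
On the other hand $\int fW\le\|f\|_{6/5}S^{-1/2}\|\nabla W\|_2$, and $\frac65(q-1)=q-\frac\varepsilon5$. Therefore
\[
1+\frac{F^2}{4\pi\lambda_q}\le\frac{\lambda_q}S\Big(\int u^{q-\varepsilon/5}\Big)^{5/3}.
\]
Now insert $u\approx U_\mu$ and $\lambda_q\approx S$. The mass is $F\approx S\mu^{1/2}\int U^5=4\pi A_0\mu^{1/2}$, so the left side is $\approx1+c_0\mu$. The measure $u^q\,dx$ has total mass $1$ and rescales to about $U^6\,dz$, while $u^{-\varepsilon/5}\approx\mu^{\varepsilon/10}(1-\frac\varepsilon5\log U)$; so $\int u^{q-\varepsilon/5}\approx\mu^{\varepsilon/10}(1+\frac\varepsilon5L)$. Taking logarithms,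
\[
\log\frac{\lambda_q}S\gtrsim c_0\mu+\frac\varepsilon6\log\frac1\mu-\frac{\varepsilon L}3 ,
\]
which is the right side of \eqref{eq:ballup}, now at the scale of $u$.

\emph{Conclusion.} Since \eqref{eq:ballup} holds for all scales, the scale of $u$ must minimize $c_0\mu+\frac\varepsilon6\log\frac1\mu$. This gives $\mu\approx\varepsilon/(6c_0)=\pi\varepsilon/32$ and $\varepsilon\|u\|_\infty^2\approx\varepsilon A_0^2/\mu\approx32A_0^2/\pi=8\pi A_0^8$. For a ball of radius $R$, Theorems~\ref{thm:A} and~\ref{thm:B}(3) give $A=2(4\pi)^2A_0^8\,\Gamma(R)=8\pi A_0^8/R$, in agreement. In another normalization, $w_q=k_qu_q$ with $\lambda_qk_q^{2-q}=3$ solves $-\Delta w=3w^{5-\varepsilon}$; since $\lambda_q\to3A_0^{-4}$ we have $k_q\to A_0^{-1}$, and $\varepsilon\|w_q\|_\infty^2\to8\pi A_0^6/R=\frac{32}{\pi R}$, the classical value.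

Four things have to be supplied for a general domain and general $p$.
\begin{itemize}
\item The constant $\Gamma(1)=\frac1{4\pi}$ becomes $H(y)$, and a bubble can no longer be made to vanish on $\partial\Omega$ by subtracting a constant (Sections~\ref{sec:robin} and~\ref{sec:upper}).
\item The source $f$ is not radial, and we know it well only near the concentration point. We show that the energy excess of $W$ over $u$ is monotone in $f$, which allows us to replace $f$ by a smaller radial source (Lemma~\ref{lem:mono}).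
\item For a radial source on a small ball, $W-u$ is no longer constant. We show that it is almost constant near the center and at least about $H(y)$ there (Lemma~\ref{lem:osc}).
\item The closeness of $u_q$ to a bubble must be proved, in a sense strong enough to evaluate $\int u^{q-\varepsilon/5}$ up to $o(\varepsilon)$ (Section~\ref{sec:conc}).
\end{itemize}

\section{Tools}\label{sec:tools}

Let $a(\xi)=|\xi|^{p-2}\xi$ for $\xi\in\mathbb R^N$. Let $D^{1,p}$ be the completion of $C_c^\infty(\mathbb R^N)$ for the norm $\|\nabla\cdot\|_p$; it embeds in $L^{p^\star}(\mathbb R^N)$ and $S\|w\|_{p^\star}^p\le\|\nabla w\|_p^p$. Functions in $W^{1,p}_0(G)$ are extended by $0$ and so belong to $D^{1,p}$. The equation $-\Delta_pv=g$ in $G$ means $\int a(\nabla v)\cdot\nabla\zeta=\int g\zeta$ for all $\zeta\in C_c^\infty(G)$; when $\nabla v\in L^p(G)$ and $g\in L^{(p^\star)'}(G)$, it extends by density to $\zeta\in W^{1,p}_0(G)$, or to $\zeta\in D^{1,p}$ if $G=\mathbb R^N$. If $g=0$, $v$ is called $p$-harmonic.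 Note that $N\ge2$.

We use the following known theorems.
\begin{itemize}
\item[(F1)] \emph{Extremals.} If $0\ne w\in D^{1,p}$ and $\|\nabla w\|_p^p=S\|w\|_{p^\star}^p$, then $w=CU((\cdot-x_0)/\mu)$ for some $C\ne0$, $x_0\in\mathbb R^N$, $\mu>0$, and these functions are extremal. That $U$ attains $S$ is due to Aubin and to Talenti (1976); that there are no other extremals is proved in \cite{CNV}.
\item[(F2)] \emph{Compactness up to symmetries} \cite{Lions}. If $w_n\in D^{1,p}$, $\|w_n\|_{p^\star}=1$ and $\|\nabla w_n\|_p^p\to S$, then there are $\mu_n>0$ and $x_n\in\mathbb R^N$ such that $\mu_n^\kappa w_n(x_n+\mu_n\,\cdot)$ converges in $D^{1,p}$ along a subsequence.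
\item[(F3)] \emph{Interior regularity.} Let $-\Delta_pv=g$ in an open set $G$ with $|v|,|g|\le M$, and let $G'\Subset G$. Then $v$ is bounded in $C^{0,\alpha}(\overline{G'})$, with $\alpha$ and the bound depending only on $N,p,M,G,G'$ (Serrin). If $g=0$, the same holds in $C^{1,\alpha}(\overline{G'})$ (DiBenedetto, Lewis, Tolksdorf).
\item[(F4)] \emph{Harnack's inequality.} Let $\mathcal A$ be a measurable symmetric matrix field on an open set $G$ with eigenvalues in $[c_1,c_2]\subset(0,\infty)$, and let $\Sigma\subset G$ be compact and connected. Every continuous weak solution $w\ge0$ of $\operatorname{div}(\mathcal A\nabla w)=0$ in $G$ satisfies $\max_\Sigma w\le C_H\min_\Sigma w$, with $C_H$ depending only on $N,c_1,c_2,G,\Sigma$.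
\item[(F5)] \emph{Strong maximum principle.} A weak solution $u\ge0$, $u\not\equiv0$, of $-\Delta_pu=g\ge0$ in a domain $G$ has positive essential infimum on every $G'\Subset G$.
\end{itemize}
We need (F5) only to know that positive extremals exist: if $u\in E_q$ and $q>1$, then $|u|\in E_q$ solves \eqref{eq:EL} and is positive by (F5).

Almost every comparison below is made by testing an equation with a positive part. Three elementary facts make this rigorous.
\begin{itemize}
\item[(T1)] If $0\le w\le u$, $w\in W^{1,p}(\mathbb R^N)$ and $u\in W^{1,p}_0(G)$, then $w\in W^{1,p}_0(G)$. Indeed, if $u_k\in C_c^\infty(G)$ tend to $u$ in $W^{1,p}$, then $\min(w,|u_k|)$ has compact support in $G$, is bounded in $W^{1,p}$ and tends to $w$ in $L^p$.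
\item[(T2)] If $w\in W^{1,p}(B_{r'}(y))$ is continuous near $\partial B_r(y)$, $r<r'$, and $w\le0$ on $\partial B_r(y)$, then $w^+1_{B_r(y)}\in W^{1,p}_0(B_r(y))$: it is the limit as $\eta\downarrow0$ of $(w-\eta)^+1_{B_r(y)}$, which has compact support in $B_r(y)$.
\item[(T3)] The map $a$ is the gradient of the strictly convex function $|\xi|^p/p$, so $(a(\xi)-a(\xi'))\cdot(\xi-\xi')>0$ for $\xi\ne\xi'$. Consequently, if $0\le\zeta\in W^{1,p}_0(\Omega)$ has $\nabla\zeta=(\nabla w_1-\nabla w_2)1_{\{\zeta>0\}}$ and $\int(a(\nabla w_1)-a(\nabla w_2))\cdot\nabla\zeta\le0$, then $\nabla\zeta=0$ a.e., and so $\zeta=0$.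
\end{itemize}

Finally, since $\Omega$ is bounded and smooth there is $r_0>0$ such that for $z\in\partial\Omega$ and $0<r\le r_0$ some open ball of radius $r$ lies in $\mathbb R^N\setminus\Omega$ and has $z$ on its boundary. We use this in the following form.
\begin{itemize}
\item[(E)] For every $z\in\mathbb R^N\setminus\Omega$ and $0<r\le r_0$, the set $\mathbb R^N\setminus\Omega$ contains a ball of radius $r$ inside $\overline B_{3r}(z)$.
\end{itemize}
If $\operatorname{dist}(z,\Omega)\ge r$, take $B_r(z)$. Otherwise a point of $\overline\Omega$ nearest to $z$ lies on $\partial\Omega$ at distance less than $r$ from $z$, and we take the exterior ball of radius $r$ at that point.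

\section{Capacitary potentials and bounds for $H$}\label{sec:robin}

Fix $y\in\Omega$ and $0<s<d(y)$. The class of functions in the definition of $\operatorname{cap}(s,y)$ is closed and convex, and the energy is strictly convex and coercive on it. So there is a unique minimizer $\varphi_s$; it satisfies $0\le\varphi_s\le1$, because truncation at $0$ and $1$ does not increase the energy; and $\operatorname{cap}(s,y)>0$. Put $G_s=\gamma(s,y)\varphi_s$. If $\zeta\in W^{1,p}_0(\Omega)$ equals a constant $k$ on $B_s(y)$, then $\varphi_s+t(\zeta-k\varphi_s)$ is admissible for all $t\in\mathbb R$, and differentiating the energy at $t=0$ gives $\int a(\nabla\varphi_s)\cdot\nabla\zeta=k\operatorname{cap}(s,y)$. Since $\gamma^{p-1}\operatorname{cap}=1$,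
\begin{equation}\label{eq:G}
\int a(\nabla G_s)\cdot\nabla\zeta=k,\qquad\int|\nabla G_s|^p=\gamma(s,y),\qquad G_s=\gamma(s,y)\text{ on }B_s(y).
\end{equation}
The free-space counterpart of $G_s$ is $\Gamma_s=\min(\Gamma(\cdot-y),\Gamma(s))$. It satisfies the same identity:
\begin{equation}\label{eq:Gam}
\int a(\nabla\Gamma_s)\cdot\nabla\zeta=k\qquad\text{for }\zeta\in W^{1,p}_0(\Omega)\text{ with }\zeta=k\text{ on }B_s(y).
\end{equation}
To see this, let $X(x)=-\frac{x-y}{\omega\max(|x-y|,s)^N}$. This Lipschitz field equals $a(\nabla\Gamma_s)$ outside $B_s(y)$, where it is divergence free, and $\operatorname{div}X=-1/|B_s|$ in $B_s(y)$. As $\nabla\zeta=0$ on $B_s(y)$, the left side of \eqref{eq:Gam} is $\int X\cdot\nabla\zeta=|B_s|^{-1}\int_{B_s(y)}\zeta=k$. Moreover $|\nabla\Gamma(x)|^p=\omega^{-p'}|x|^{-(N-1)p'}$, and in polar coordinates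
\begin{equation}\label{eq:ann}
\int_{s<|x|<r}|\nabla\Gamma|^p\,dx=\int_s^r(\omega t^{N-1})^{1-p'}dt=\Gamma(s)-\Gamma(r),\qquad 0<s<r\le\infty .
\end{equation}

\begin{lemma}\label{lem:H}
Let $y\in\Omega$, $d=d(y)$ and $I(y)=\omega^{-p'}\int_{\mathbb R^N\setminus\Omega}|x-y|^{-(N-1)p'}dx$.
\begin{enumerate}
\item[(a)] $H_s(y)\le H_r(y)$ for $0<s<r<d$.
\item[(b)] $I(y)\le H_s(y)\le\Gamma(d)$ for $0<s<d$. Hence $H(y)$ exists and $I(y)\le H(y)\le H_s(y)\le\Gamma(d)$.
\item[(c)] $I(y)\ge c_\Omega\,d^{-\beta}$ with $c_\Omega>0$ independent of $y$.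
\end{enumerate}
In particular $0<h_*<\infty$, $H(y)\to\infty$ as $y\to\partial\Omega$, and $\Gamma(d(y))\le C_\Omega H(y)$ with $C_\Omega=\Gamma(1)/c_\Omega$.
\end{lemma}

\begin{proof}
(a) We build a competitor for the small ball from $G_r$ and the explicit radial potential of the annulus. Put $T=\gamma(r,y)+\Gamma(s)-\Gamma(r)$. The function $G_r+(\Gamma_s-\Gamma(r))^+$ lies in $W^{1,p}_0(\Omega)$ and equals $T$ on $B_s(y)$. The gradient of the first term vanishes in $B_r(y)$ and that of the second vanishes outside, so by \eqref{eq:G} and \eqref{eq:ann} the energy is $T$. Dividing by $T$ gives $\operatorname{cap}(s,y)\le T^{1-p}$, that is, $\gamma(s,y)\ge T$, which is (a).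

(b) By (a), $H_s(y)\le H_r(y)\le\Gamma(r)$ for $s<r<d$; let $r\uparrow d$. For the lower bound take $\zeta=\varphi_s$ in \eqref{eq:Gam}. Since $|a(\xi)|^{p'}=|\xi|^p$, H\"older's inequality gives
\[
1\le\Big(\int_{\Omega\setminus B_s(y)}|\nabla\Gamma(x-y)|^p\,dx\Big)^{1/p'}\operatorname{cap}(s,y)^{1/p}.
\]
Raising to the power $p'$, we get $\gamma(s,y)\le\int_{\Omega\setminus B_s(y)}|\nabla\Gamma(x-y)|^p\,dx=\Gamma(s)-I(y)$ by \eqref{eq:ann}.

(c) Let $z\in\partial\Omega$ with $|z-y|=d$ and $\varrho=\min(d,r_0)$. By (E), $\mathbb R^N\setminus\Omega$ contains a ball of radius $\varrho$ inside $\overline B_{4d}(y)$, so $I(y)\ge\omega^{-p'}|B_1|\varrho^N(4d)^{-(N-1)p'}$. Now $\varrho\ge d\min(1,r_0/\operatorname{diam}\Omega)$ and $N-(N-1)p'=-\beta$. The last assertions follow from $d\le\operatorname{diam}\Omega$ and $\Gamma(d)=\Gamma(1)d^{-\beta}$.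
\end{proof}

At the center $y$ of a ball of radius $R$ the two bounds in (b) coincide: $I(y)=\Gamma(R)$ by \eqref{eq:ann}, so $H_s(y)=H(y)=\Gamma(R)$ for all $s<R$.

\begin{remark}\label{rem:p2}
Let $p=2$, let $G(x,y)=\Gamma(x-y)-\mathcal H(x,y)$ be the Green function of $\Omega$, and fix $y$. Then $H(y)=\mathcal H(y,y)$. Let $m\le M$ be the extreme values of $G=G(\cdot,y)$ on $\partial B_s(y)$. By the maximum principle $G\ge m$ in $B_s(y)$ and $G\le M$ in $\Omega\setminus B_s(y)$. We have $\int\nabla G\cdot\nabla\zeta=\zeta(y)$ when $\zeta\in W^{1,2}_0(\Omega)$ is constant near $y$, so $\int|\nabla\min(G,k)|^2=k$ for $k>0$. The competitor $\min(G,m)/m$ gives $\gamma(s,y)\ge m$, and $1=\int\nabla G\cdot\nabla\varphi_s\le(M\operatorname{cap}(s,y))^{1/2}$ gives $\gamma(s,y)\le M$. So $H_s(y)$ lies between the extreme values of $\mathcal H(\cdot,y)$ on $\partial B_s(y)$; let $s\to0$.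
\end{remark}

\section{The energy deficit}\label{sec:deficit}

Let $f\ge0$ be bounded and vanish outside $\Omega$. Let $u_f\in W^{1,p}_0(\Omega)$ and $W_f\in D^{1,p}$ be the solutions of $-\Delta_pu_f=f$ in $\Omega$ and $-\Delta_pW_f=f$ in $\mathbb R^N$. They are the unique maximizers of the strictly concave functional $\int fw-\frac1p\int|\nabla w|^p$ on the two spaces. The \emph{deficit} of $f$ is
\[
\mathcal D(f)=\int_{\mathbb R^N}|\nabla W_f|^p-\int_\Omega|\nabla u_f|^p=\int f\,(W_f-u_f),
\]
where the second form comes from testing each equation with its solution. Since $u_{tf}=t^{1/(p-1)}u_f$ and likewise for $W$, we have $\mathcal D(tf)=t^{p'}\mathcal D(f)$ for $t>0$. Testing with negative parts gives $u_f,W_f\ge0$. Then $(u_f-W_f)^+\in W^{1,p}_0(\Omega)$ by (T1), and testing both equations with it gives $W_f\ge u_f$ by (T3).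

The goal of this section is the bound $\mathcal D(f)\gtrsim F^{p'}H(y)$ when $f$ has mass $F$ concentrated near $y$. For $p=2$ this can be read off from $\mathcal D(f)=\iint\mathcal H(x,x')f(x)f(x')\,dx\,dx'$, since the kernel $\mathcal H$ is positive and continuous. For $p\ne2$ there is no kernel. Lemma~\ref{lem:mono} replaces its positivity and Lemma~\ref{lem:osc} its continuity.

\subsection{Monotonicity}

The deficit is a difference of two quantities that both increase with $f$, so its monotonicity needs an argument. The point is that its derivative in a direction $g\ge0$ is $p'\int g(W_f-u_f)\ge0$. Convexity lets us integrate this derivative without any differentiability of $f\mapsto u_f$.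

\begin{lemma}\label{lem:mono}
If $0\le f_0\le f$, then $\mathcal D(f_0)\le\mathcal D(f)$.
\end{lemma}

\begin{proof}
Let $j(g)=\max\{\int gw-\frac1p\int|\nabla w|^p:w\in W^{1,p}_0(\Omega)\}=\frac1{p'}\int|\nabla u_g|^p$. Inserting $w=u_g$ in the definition of $j(\tilde g)$ gives $j(\tilde g)\ge j(g)+\int(\tilde g-g)u_g$. For $t\in[0,1]$ let $f_t=f_0+t(f-f_0)\ge0$, $\phi(t)=j(f_t)$ and $\psi(t)=\int(f-f_0)u_{f_t}$. Applying the inequality in both directions, we get for $t<t'$
\[
(t'-t)\psi(t)\le\phi(t')-\phi(t)\le(t'-t)\psi(t').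
\]
So $\psi$ is nondecreasing, and summing over a partition of $[0,1]$ places $\phi(1)-\phi(0)$ between the lower and the upper Riemann sum of $\psi$. Hence $j(f)-j(f_0)=\int_0^1\!\int(f-f_0)u_{f_t}\,dx\,dt$. The same argument on $D^{1,p}$ gives the same formula with $W_{f_t}$. Subtracting,
\[
\mathcal D(f)-\mathcal D(f_0)=p'\int_0^1\!\!\int(f-f_0)(W_{f_t}-u_{f_t})\,dx\,dt\ge0 .\qedhere
\]
\end{proof}

\subsection{Radial sources on small balls}

Let $y\in\Omega$, $d=d(y)$, $0<\rho<d$. We treat two situations at once, and call $(u,W)$ a \emph{unit pair of radius $\rho$ at $y$} if either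
\begin{enumerate}
\item[(i)] $(u,W)=(u_g,W_g)$ with $g\ge0$ bounded, radial about $y$, supported in $\overline B_\rho(y)$, and $\int g=1$; or
\item[(ii)] $(u,W)=(G_\rho,\Gamma_\rho)$.
\end{enumerate}
Case (i) gives the bound on the deficit, and case (ii) the continuity of $H$. In case (i), $W$ is explicit. With $r=|x-y|$ and $F(t)=\int_{B_t(y)}g$,
\begin{equation}\label{eq:radial}
W(r)=\int_r^\infty\Big(\frac{F(t)}{\omega t^{N-1}}\Big)^{\frac1{p-1}}dt .
\end{equation}
Indeed this function is Lipschitz, since $F(t)\le Ct^N$; it equals $\Gamma(r)$ for $r\ge\rho$; it lies in $D^{1,p}$ as the limit of $(W-W(R))^+$ as $R\to\infty$; and $a(\nabla W)=-F(r)\frac{x-y}{\omega r^N}$ has divergence $-F'(r)/(\omega r^{N-1})=-g$. So in both cases $W$ is bounded, Lipschitz, radially nonincreasing and equal to $\Gamma(\cdot-y)$ outside $B_\rho(y)$, and $0\le u\in W^{1,p}_0(\Omega)$.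

Let $Z=W^{1,p}_0(\Omega)$ in case (i), and let $Z$ consist of the functions in $W^{1,p}_0(\Omega)$ that are constant on $B_\rho(y)$ in case (ii). For $\zeta\in Z$ let $\langle\zeta\rangle$ be $\int g\zeta$ in case (i) and the value of $\zeta$ on $B_\rho(y)$ in case (ii). By \eqref{eq:G} and \eqref{eq:Gam}, in both cases
\begin{equation}\label{eq:pair}
\int a(\nabla W)\cdot\nabla\zeta=\int a(\nabla u)\cdot\nabla\zeta=\langle\zeta\rangle\qquad(\zeta\in Z),
\end{equation}
$\langle\zeta\rangle\ge0$ if $\zeta\ge0$, and $\langle\zeta\rangle=k$ if $\zeta=k$ on $B_\rho(y)$. In particular $u$ is $p$-harmonic in $\Omega\setminus\overline B_\rho(y)$. In case (ii) both $u$ and $W$ are constant on $B_\rho(y)$, so the test functions in the next proof, which on $B_\rho(y)$ are functions of $u$ and $W$, belong to $Z$ as soon as they belong to $W^{1,p}_0(\Omega)$.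

Near $y$ both $u$ and $W$ are large, of order $\Gamma(\rho)$, and we want their difference to precision $o(\Gamma(d))$. The difference of two $p$-harmonic functions solves a linear equation, which degenerates where the gradients vanish or blow up. On an annulus of radius $r\ll d$, however, $W-u$ is small compared with $\Gamma(r)$. After rescaling, $u$ is then $C^1$-close to $\Gamma$, whose gradient does not vanish, and the linear equation is uniformly elliptic. Harnack's inequality makes the oscillation on spheres decay, and comparison carries the bounds from the sphere into the ball, across the region where the equation may degenerate.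

\begin{lemma}\label{lem:osc}
There are $K\ge2$ and $\alpha>0$, depending only on $N$ and $p$, such that every unit pair $(u,W)$ of radius $\rho$ at $y$ has the following properties. The function $W-u$ is continuous in $\Omega\setminus\overline B_\rho(y)$; let $M(r)$ and $m(r)$ be its maximum and minimum on $\partial B_r(y)$, $\rho<r<d$.
\begin{enumerate}
\item[(a)] $0\le W-u\le\Gamma(d)$ in $\Omega$.
\item[(b)] $m(r)\le W-u\le M(r)$ a.e. in $B_r(y)$ for $\rho<r<d$.
\item[(c)] $M(r)\ge H_r(y)$ for $\rho<r<d$.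
\item[(d)] $M(r)-m(r)\le(Kr/d)^\alpha\,\Gamma(d)$ for $2\rho\le r\le d/K$.
\end{enumerate}
Consequently
\begin{equation}\label{eq:lowerWu}
W-u\ge H_r(y)-(Kr/d)^\alpha\,\Gamma(d)\quad\text{a.e. in }B_r(y)\text{ for }2\rho\le r\le d/K .
\end{equation}
\end{lemma}

\begin{proof}
Take $y=0$.

(a) The function $(u-W)^+$ is dominated by $u$. The function $(W-u-\Gamma(d))^+$ is dominated by $(W-\Gamma(d))^+$, which is Lipschitz and vanishes outside $B_d\subset\Omega$. By (T1) both lie in $Z$, and by \eqref{eq:pair} and (T3) both vanish. In particular $u$ is bounded, and continuous in $\Omega\setminus\overline B_\rho$ by (F3).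

(b) By (T2), $(W-u-M(r))^+1_{B_r}$ and $(m(r)-W+u)^+1_{B_r}$ lie in $Z$, and they vanish by \eqref{eq:pair} and (T3). It follows that $M$ is nondecreasing and $m$ is nonincreasing.

(c) Let $k=\min_{\partial B_r}u$, so that $M(r)=\Gamma(r)-k$. We must show $\gamma(r,0)\ge k$, and may assume $k>0$. The function $\zeta=(k-u)^+1_{B_r}$ lies in $Z$ by (T2), and \eqref{eq:pair} gives $-\int|\nabla\zeta|^p=\langle\zeta\rangle\ge0$. So $\zeta=0$ and $u\ge k$ in $B_r$. Then $\min(u,k)/k$ is admissible for $\operatorname{cap}(r,0)$, and by \eqref{eq:pair}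
\[
\operatorname{cap}(r,0)\le k^{-p}\int|\nabla\min(u,k)|^p=k^{-p}\int a(\nabla u)\cdot\nabla\min(u,k)=k^{1-p}.
\]

(d) Let $\mathcal O=\{\frac12<|z|<2\}$, $\mathcal O'=\{\frac34<|z|<\frac54\}$, and let $g_0>0$ and $g_1$ be the minimum and maximum of $|\nabla\Gamma|$ on $\overline{\mathcal O'}$. There is $\eta_0=\eta_0(N,p)>0$ such that every $p$-harmonic $v$ in $\mathcal O$ with $|v-\Gamma|\le\eta_0$ satisfies $|\nabla v-\nabla\Gamma|\le\frac12g_0$ on $\overline{\mathcal O'}$. Otherwise there would be $p$-harmonic $v_k\to\Gamma$ uniformly in $\mathcal O$ violating this bound; by (F3) they are bounded in $C^{1,\alpha}(\overline{\mathcal O'})$, so by the Arzel\`a--Ascoli theorem a subsequence converges in $C^1(\overline{\mathcal O'})$, necessarily to $\Gamma$, a contradiction. Choose $K\ge2$ with $\Gamma(1)K^{-\beta}\le\eta_0$.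

Let $2\rho\le r\le d/K$ and $v(z)=r^\beta u(rz)$. For $z\in\mathcal O$ we have $\rho<|rz|<d$, so $v$ is $p$-harmonic in $\mathcal O$. Since $r^\beta\Gamma(rz)=\Gamma(z)$, the function $w=\Gamma-v$ equals $r^\beta(W-u)(r\,\cdot)$, and by (a)
\[
0\le w\le r^\beta\Gamma(d)=\Gamma(1)(r/d)^\beta\le\eta_0 .
\]
Hence $|\nabla w|\le\frac12g_0$ on $\mathcal O'$, and the segment from $\nabla v$ to $\nabla\Gamma$ stays in $\{\frac12g_0\le|\xi|\le g_1+\frac12g_0\}$. There $Da(\xi)=|\xi|^{p-2}\big(\mathrm{Id}+(p-2)\frac{\xi\otimes\xi}{|\xi|^2}\big)$ is symmetric with eigenvalues $|\xi|^{p-2}$ and $(p-1)|\xi|^{p-2}$. Writing $a(\nabla\Gamma)-a(\nabla v)=\mathcal A\nabla w$ with $\mathcal A=\int_0^1Da(\nabla v+t\nabla w)\,dt$, we see that $\operatorname{div}(\mathcal A\nabla w)=0$ in $\mathcal O'$, with ellipticity constants depending only on $N$ and $p$.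

Write $M,m$ for $M(r),m(r)$ and $M',m'$ for $M(\frac54r),m(\frac54r)$; note $\frac54r<d$. By (b), $r^\beta M'-w$ and $w-r^\beta m'$ are nonnegative solutions in $\mathcal O'$. The unit sphere is connected because $N\ge2$, so (F4) gives $M'-m\le C_H(M'-M)$ and $M-m'\le C_H(m-m')$, where we may take $C_H>1$. Adding,
\[
(M'-m')+(M-m)\le C_H\big[(M'-m')-(M-m)\big],\qquad\text{so}\qquad M-m\le\Big(\frac45\Big)^\alpha(M'-m'),
\]
with $\alpha>0$ defined by $(4/5)^\alpha=\frac{C_H-1}{C_H+1}$. Apply this at the radii $r_j=(5/4)^jr$, $0\le j<J$, where $J$ is the first index with $r_J>d/K$. Then $r_J\le\frac{5d}{4K}<d$, the oscillation at $r_J$ is at most $\Gamma(d)$ by (a), and $M(r)-m(r)\le(r/r_J)^\alpha\Gamma(d)\le(Kr/d)^\alpha\Gamma(d)$.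

Finally, \eqref{eq:lowerWu} follows from $W-u\ge m(r)=M(r)-(M(r)-m(r))$ in $B_r$.
\end{proof}

\begin{corollary}\label{cor:deficit}
Let $g\ge0$ be bounded, radial about $y\in\Omega$, supported in $\overline B_\rho(y)$, with $\int g=F>0$ and $2K\rho\le d=d(y)$. Then
\[
\mathcal D(g)\ge F^{p'}\big(H(y)-(2K\rho/d)^\alpha\,\Gamma(d)\big).
\]
\end{corollary}

\begin{proof}
By homogeneity we may take $F=1$. Integrate \eqref{eq:lowerWu} with $r=2\rho$ against $g$ and use $H_{2\rho}(y)\ge H(y)$.
\end{proof}

\begin{corollary}\label{cor:cont}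
For $y\in\Omega$ and $0<s\le d(y)/K$,
\begin{equation}\label{eq:rateH}
H_s(y)-(Ks/d(y))^\alpha\,\Gamma(d(y))\le H(y)\le H_s(y).
\end{equation}
The function $H$ is continuous in $\Omega$ and attains its infimum.
\end{corollary}

\begin{proof}
For $\rho\le s/2$ the difference $\Gamma_\rho-G_\rho$ equals $H_\rho(y)$ on $B_\rho(y)$, so \eqref{eq:lowerWu} in case (ii) with $r=s$ gives $H_\rho(y)\ge H_s(y)-(Ks/d)^\alpha\Gamma(d)$. Letting $\rho\to0$ proves \eqref{eq:rateH}.

Let $y_n\to y\in\Omega$, $\delta_n=|y_n-y|$ and $0<s<s_1<d(y)/K$. For large $n$ we have $B_{s-\delta_n}(y)\subset B_s(y_n)\subset B_{s+\delta_n}(y)$. A larger ball has larger capacity, so $\gamma(s+\delta_n,y)\le\gamma(s,y_n)\le\gamma(s-\delta_n,y)$. With Lemma~\ref{lem:H}, for large $n$,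
\[
\Gamma(s)-\Gamma(s-\delta_n)+H(y)\le H_s(y_n)\le\Gamma(s)-\Gamma(s+\delta_n)+H_{s_1}(y).
\]
Combining this with \eqref{eq:rateH} at $y_n$, we get $\liminf H(y_n)\ge H(y)-(Ks/d(y))^\alpha\Gamma(d(y))$ and $\limsup H(y_n)\le H_{s_1}(y)$. Let $s_1\to0$. Since $H\ge c_\Omega d^{-\beta}$, the set $\{H\le h_*+1\}$ is a compact subset of $\Omega$, and $H$ attains its minimum there.
\end{proof}

\section{The upper bound for $\lambda_q$}\label{sec:upper}

At distance much larger than $\mu$ from its center, $U_\mu$ is close to $Q\Gamma$, where $Q^{p-1}$ is its flux. To meet the boundary condition we keep the flux and replace $Q\Gamma$ by $QG_\rho$ outside a fixed ball $B_\rho(y)$. On $\partial B_\rho(y)$ this lowers the value by about $QH_\rho(y)$, and inside we lower the bubble by that constant.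

\begin{proposition}\label{prop:upper}
With $\Lambda_q$ as in \eqref{eq:Lambda},
\[
\limsup_{q\to p^\star}\Big[\frac{\Lambda_q}\varepsilon-\frac1{p^\star}\log\frac1\varepsilon\Big]\le\frac1{p^\star}\big(1+\log(p^\star bh_*)\big).
\]
\end{proposition}

\begin{proof}
Fix $y\in\Omega$, $0<\rho<d(y)$, $\sigma>0$. Let $\tau=\sigma\varepsilon$, $\mu=\tau^{1/\beta}$ and $\theta=\mu^{\kappa\varepsilon}$; then $\log\theta=\frac\kappa\beta\varepsilon\log(\sigma\varepsilon)\to0$. Center $U_\mu$ at $y$, write $r=|x-y|$ and $B_r=B_r(y)$, and let $F(r)=S\int_{B_r}U_\mu^{p^\star-1}$. Since $-\Delta_pU_\mu=SU_\mu^{p^\star-1}$, we have $F(r)=\omega r^{N-1}|U_\mu'(r)|^{p-1}$. By scaling, $F(\infty)=c\mu^{N-\kappa(p^\star-1)}=c\mu^\kappa$ and $F(\rho)/F(\infty)\to1$. Put $Q=F(\rho)^{1/(p-1)}$; then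
\[
Q^{p-1}=c\mu^\kappa(1+o(1)),\qquad Q^p=c^{p'}\tau(1+o(1))=O(\varepsilon).
\]
Let $\Phi=(U_\mu-U_\mu(\rho))^++QG_\rho$. This is a nonnegative function in $W^{1,p}_0(\Omega)$, equal to $QG_\rho$ outside $B_\rho$ and to $U_\mu-\ell$ in $B_\rho$, where $\ell=U_\mu(\rho)-Q\gamma(\rho,y)$. Because $F(\rho)\le F(r)\le F(\infty)$ for $r\ge\rho$, integrating $|U_\mu'|=(F/\omega r^{N-1})^{1/(p-1)}$ gives $Q\Gamma(\rho)\le U_\mu(\rho)\le Q\Gamma(\rho)(1+o(1))$, so
\[
\ell=Q\,(H_\rho(y)+o(1)).
\]

\emph{Energy.} We have $\int_{r>\rho}|\nabla U_\mu|^p=\int_\rho^\infty F^{p'}(\omega r^{N-1})^{1-p'}dr\ge Q^p\Gamma(\rho)$. With \eqref{eq:G},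
\[
\int|\nabla\Phi|^p\le S-Q^p\Gamma(\rho)+Q^p\gamma(\rho,y)=S-Q^pH_\rho(y).
\]

\emph{The $L^q$ norm.} By convexity of $t\mapsto t^q$ on $[0,\infty)$, $\int\Phi^q\ge\int_{B_\rho}U_\mu^q-q\ell\int_{B_\rho}U_\mu^{q-1}$. For the first term, scaling gives $\int_{B_\rho}U_\mu^q=\theta\int_{|z|<\rho/\mu}U^q$. From $e^x\ge1+x$ we get $\int_{\mathbb R^N}U^q=\int U^{p^\star}e^{-\varepsilon\log U}\ge1+\varepsilon L$. From $U\le A_0|z|^{-\beta}$ the tail $\int_{|z|>\rho/\mu}U^q$ is at most $C(\mu/\rho)^{\beta q-N}$, and this is $o(\mu^\beta)=o(\varepsilon)$ because $\beta q-N\to Np'-N=\frac N{p-1}>\beta$. For the second term, $\int_{B_\rho}U_\mu^{q-1}=\theta\mu^\kappa\int_{|z|<\rho/\mu}U^{q-1}$, and the last integral tends to $c/S$ by dominated convergence, since $\beta(p^\star-1)=N+p'>N$. Hence $\ell\int_{B_\rho}U_\mu^{q-1}=\theta\,S^{-1}Q^p(H_\rho(y)+o(1))$ and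
\[
\int\Phi^q\ge\theta\Big[1+\varepsilon L-\frac qSQ^pH_\rho(y)+o(\varepsilon)\Big].
\]

\emph{The quotient.} Use $\log(1+x)=x+O(x^2)$ with $x=O(\varepsilon)$, and $\log\theta=-\kappa\varepsilon\log\frac1\mu$:
\[
\log\frac{\lambda_q}S\le-\frac{Q^pH_\rho(y)}S+\frac pq\,\varepsilon\Big(\kappa\log\frac1\mu-L\Big)+p\,\frac{Q^pH_\rho(y)}S+o(\varepsilon).
\]
Replacing $p/q$ by $p/p^\star$ costs $O(\varepsilon^2\log\frac1\mu)=o(\varepsilon)$. Divide by $p-1$ and use $p'\kappa\log\frac1\mu=\log\frac1\tau$ and $Q^p/S=b\tau(1+o(1))$: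
\[
\Lambda_q\le bH_\rho(y)\,\tau+\frac\varepsilon{p^\star}\log\frac1\tau+o(\varepsilon),\qquad\tau=\sigma\varepsilon .
\]
So the $\limsup$ in the statement is at most $bH_\rho(y)\sigma-\frac1{p^\star}\log\sigma$. Let $\rho\to0$, take the infimum over $y$, and choose $\sigma=1/(p^\star bh_*)$.
\end{proof}

Proposition~\ref{prop:upper} implies $\limsup\lambda_q\le S$. H\"older's inequality $\|u\|_q\le|\Omega|^{1/q-1/p^\star}\|u\|_{p^\star}$ gives $\lambda_q\ge S|\Omega|^{p/p^\star-p/q}$. Hence
\begin{equation}\label{eq:lamS}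
\lambda_q\to S\qquad(q\to p^\star).
\end{equation}

\section{Concentration}\label{sec:conc}

Fact (F2) gives convergence of the rescaled extremals in energy. The theorem is about the supremum, so we need uniform convergence on all of $\mathbb R^N$, also near the rescaled boundary. This comes from Moser iteration with cutoff functions; since the solution vanishes on the boundary, the cutoff need not. As $q\to p^\star$ the potential in the equation is controlled only in the critical space $L^{N/p}$. One step of the iteration with a small potential improves the integrability, and after that the problem is subcritical.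

\begin{lemma}\label{lem:moser}
Let $G\subset\mathbb R^N$ be bounded and open, $0\le V\in L^{N/p}(G)$, and let $0\le v\in W^{1,p}_0(G)$ solve $-\Delta_pv=Vv^{p-1}$ in $G$. Extend $v,V$ by $0$. Let $\chi=p^\star/p$, $y\in\mathbb R^N$, $0<r\le1$.
\begin{enumerate}
\item[(a)] There is $\delta_0=\delta_0(N,p)>0$ such that $\|V\|_{L^{N/p}(B_r(y))}\le\delta_0$ implies $\|v\|_{L^{\chi p^\star}(B_{r/2}(y))}\le C\|v\|_{L^{p^\star}(B_r(y))}$, with $C=C(N,p,r)$.
\item[(b)] If $t>N/p$ and $\|V\|_{L^t(B_r(y))}\le M$, then $\operatorname{ess\,sup}_{B_{r/2}(y)}v\le C\|v\|_{L^{p^\star}(B_r(y))}$, with $C=C(N,p,r,t,M)$.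
\end{enumerate}
\end{lemma}

\begin{proof}
H\"older's inequality gives $Vv^{p-1}\in L^{(p^\star)'}$, because $\frac pN+\frac{p-1}{p^\star}=1-\frac1{p^\star}$; so all test functions in $W^{1,p}_0(G)$ are allowed. Let $\eta\ge0$ be Lipschitz with support in $\overline B_r(y)$, let $\nu\ge1$, $k>0$, $v_k=\min(v,k)$ and $w=v\,v_k^{\nu-1}$. The function $t\mapsto t\min(t,k)^{p(\nu-1)}$ is Lipschitz, vanishes at $0$, and has derivative at least $\min(t,k)^{p(\nu-1)}$. Testing with $\eta^pv\,v_k^{p(\nu-1)}$ and applying Young's inequality to the cross term,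
\[
\int\eta^pv_k^{p(\nu-1)}|\nabla v|^p\le\int V(\eta w)^p+p\int\big(\eta v_k^{\nu-1}|\nabla v|\big)^{p-1}w|\nabla\eta|
\le\int V(\eta w)^p+\frac12\int\eta^pv_k^{p(\nu-1)}|\nabla v|^p+C\int|\nabla\eta|^pw^p .
\]
Since $|\nabla(\eta w)|\le w|\nabla\eta|+\nu\eta v_k^{\nu-1}|\nabla v|$, the Sobolev inequality yields
\begin{equation}\label{eq:cacc}
S\|\eta w\|_{p^\star}^p\le C_p\,\nu^p\Big(\int|\nabla\eta|^pw^p+\int V(\eta w)^p\Big),
\end{equation}
and $\|\eta w\|_{p^\star}<\infty$ because $w\le k^{\nu-1}v$.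

(a) Take $\nu=\chi$, $\eta=1$ on $B_{r/2}(y)$, $|\nabla\eta|\le2/r$. As $(N/p)'=\chi$, we have $\int V(\eta w)^p\le\delta_0\|\eta w\|_{p^\star}^p$, which is absorbed if $C_p\chi^p\delta_0\le S/2$. Since $w^p\le v^{p\chi}=v^{p^\star}$, letting $k\to\infty$ gives $\|v\|_{L^{\chi p^\star}(B_{r/2}(y))}^{p^\star}\le Cr^{-p}\|v\|_{L^{p^\star}(B_r(y))}^{p^\star}$.

(b) Now $\int V(\eta w)^p\le M\|\eta w\|_{pt'}^p$ with $p<pt'<p^\star$. Let $\vartheta\in(0,1)$ satisfy $\frac1{pt'}=\frac\vartheta{p^\star}+\frac{1-\vartheta}p$. Interpolation and Young's inequality give $\|\eta w\|_{pt'}^p\le\delta\|\eta w\|_{p^\star}^p+\delta^{-\vartheta/(1-\vartheta)}\|\eta w\|_p^p$ for every $\delta>0$. Choose $\delta=S/(2C_pM\nu^p)$, absorb, and let $k\to\infty$: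
\[
\|\eta v^\nu\|_{p^\star}^p\le C\nu^{p/(1-\vartheta)}\int(|\nabla\eta|^p+\eta^p)\,v^{p\nu}.
\]
For $j\ge1$ take $\nu=\chi^j$, $\rho_j=\frac r2+r2^{-j}$, $\eta=1$ on $B_{\rho_{j+1}}(y)$, $\eta=0$ outside $B_{\rho_j}(y)$, $0\le\eta\le1$, $|\nabla\eta|\le2^{j+1}/r$. With $N_j=\|v\|_{L^{p\chi^j}(B_{\rho_j}(y))}$ this reads $N_{j+1}\le C_1^{\,j/(p\chi^j)}N_j$ for a fixed $C_1$. The series $\sum j\chi^{-j}$ converges, $N_1=\|v\|_{L^{p^\star}(B_r(y))}$, and $\operatorname{ess\,sup}_{B_{r/2}(y)}v\le\liminf N_j$.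
\end{proof}

For $p<q<p^\star$ and positive $u\in E_q$, the potential $V=\lambda_qu^{q-p}$ lies in $L^t(\Omega)$ with $t=\frac{p^\star}{q-p}>\frac{p^\star}{p^\star-p}=\frac Np$. So $u$ is bounded by (b), and continuous in $\Omega$ by (F3).

\begin{proposition}\label{prop:conc}
Let $q_n\to p^\star$, $q_n<p^\star$, let $u_n\in E_{q_n}$ be positive, and put $\varepsilon_n=p^\star-q_n$, $\lambda_n=\lambda_{q_n}$. After passing to a subsequence there are $x_n\in\Omega$ and $\mu_n>0$ such that $v_n(z)=\mu_n^\kappa u_n(x_n+\mu_nz)$ and $\theta_n=\mu_n^{\kappa\varepsilon_n}$ satisfy: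
\begin{enumerate}
\item[(a)] $\mu_n\to0$ and $d(x_n)/\mu_n\to\infty$;
\item[(b)] $v_n\to U$ uniformly on $\mathbb R^N$;
\item[(c)] $\theta_n\to1$;
\item[(d)] $\sup_n\int v_n^{q_0}<\infty$ for $q_0=(1-\frac1{2p})p^\star<p^\star$.
\end{enumerate}
In particular $\mu_n^\kappa\|u_n\|_\infty\to A_0$, the maximum of $u_n$ is attained for large $n$, and all maximum points lie at distance $o(\mu_n)$ from $x_n$.
\end{proposition}

\begin{proof}
We may assume $q_n>p$. By H\"older's and Sobolev's inequalities $|\Omega|^{1/p^\star-1/q_n}\le\|u_n\|_{p^\star}\le(\lambda_n/S)^{1/p}$, so $\|u_n\|_{p^\star}\to1$ by \eqref{eq:lamS}, and (F2) applies to $u_n/\|u_n\|_{p^\star}$. The limit is a nonnegative extremal of norm $1$, hence $\mu_0^{-\kappa}U((\cdot-z_0)/\mu_0)$ by (F1). Replacing $x_n$ by $x_n+\mu_nz_0$ and $\mu_n$ by $\mu_n\mu_0$, we obtain $v_n\to U$ in $D^{1,p}$ and in $L^{p^\star}(\mathbb R^N)$. Let $\Omega_n=(\Omega-x_n)/\mu_n$.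

(a) As $v_n=0$ outside $\Omega_n$, $\int_{\mathbb R^N\setminus\Omega_n}U^{p^\star}\le\|v_n-U\|_{p^\star}^{p^\star}\to0$. Since $U$ is positive and continuous, for each $T$ the set $\mathbb R^N\setminus\Omega_n$ contains no unit ball inside $\overline B_T$ when $n$ is large. Suppose that $\mu_n\ge\mu_*>0$ along a subsequence. Then $\operatorname{diam}\Omega_n\le T_0:=\operatorname{diam}\Omega/\mu_*$, and $\Omega_n$ misses one of the unit balls centered at $\pm(T_0+1)e_1$, whose distance is $2T_0$. This is a contradiction, so $\mu_n\to0$. Suppose next that for some $T$ and infinitely many $n$ there is $z_n\in B_T\setminus\Omega_n$. Property (E) with $r=\mu_n\le r_0$, rescaled, gives a unit ball in $\mathbb R^N\setminus\Omega_n$ inside $\overline B_{T+3}$, again a contradiction. So $B_T\subset\Omega_n$ for large $n$, for every $T$; this means $x_n\in\Omega$ and $d(x_n)/\mu_n\to\infty$.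

(b) Since $N-\kappa q_n=\kappa\varepsilon_n$ and $\kappa p+p=N$, scaling gives
\begin{equation}\label{eq:vn}
\theta_n\int v_n^{q_n}=1,\qquad-\Delta_pv_n=\lambda_n\theta_nv_n^{q_n-1}=V_nv_n^{p-1}\ \text{ in }\Omega_n,\qquad V_n=\lambda_n\theta_nv_n^{q_n-p}.
\end{equation}
For large $n$, $\mu_n<1$, so $\theta_n\le1$ and $\lambda_n\theta_n\le2S$. Since $(q_n-p)\frac Np\le(p^\star-p)\frac Np=p^\star$, we have $V_n^{N/p}\le C(1+v_n^{p^\star})$, and with $U\le A_0$,
\[
\int_{B_r(y)}V_n^{N/p}\le C\big(r^N+\|v_n-U\|_{p^\star}^{p^\star}\big)\qquad\text{for all }y\in\mathbb R^N .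
\]
So there is $r_1\in(0,1)$ with $\|V_n\|_{L^{N/p}(B_{r_1}(y))}\le\delta_0$ for all $y$ and large $n$, and Lemma~\ref{lem:moser}(a) bounds $v_n$ in $L^{\chi p^\star}(B_{r_1/2}(y))$ uniformly. With $t=\chi N/p$ we have $V_n^t\le C(1+v_n^{\chi p^\star})$, so Lemma~\ref{lem:moser}(b) applies in $B_{r_1/2}(y)$ with a uniform $M$:
\[
\sup_{B_{r_1/4}(y)}v_n\le C\|v_n\|_{L^{p^\star}(B_{r_1/2}(y))}\qquad\text{for all }y\in\mathbb R^N\text{ and large }n .
\]
Thus $v_n$ is uniformly bounded, and $\sup_{|z|>R}v_n\le C(\|v_n-U\|_{p^\star}+\|U\|_{L^{p^\star}(|z|>R-1)})$ is small when $R$ and $n$ are large. For fixed $R$ we have $B_{R+1}\subset\Omega_n$ for large $n$, and the right side of \eqref{eq:vn} is bounded, so by (F3) the $v_n$ are equicontinuous on $\overline B_R$. As they converge to $U$ in $L^{p^\star}$, they converge uniformly on $\overline B_R$. This proves (b). Since $U$ is strictly decreasing in $|z|$ with $U(0)=A_0$, we get $\sup v_n\to A_0$; the supremum is attained in $\overline B_1$ for large $n$,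 and maximum points $z_n$ satisfy $U(z_n)\to A_0$, hence $z_n\to0$.

(c) Let $\theta_n\to\theta_\infty\in[0,1]$ along a subsequence. Test \eqref{eq:vn} with $0\le\zeta\in C_c^\infty(\mathbb R^N)$, $\zeta\not\equiv0$, which is supported in $\Omega_n$ for large $n$. On the left, $a(\nabla v_n)\to a(\nabla U)$ in $L^{p'}$ because $\nabla v_n\to\nabla U$ in $L^p$; on the right use (b). We get $S\int U^{p^\star-1}\zeta=\theta_\infty S\int U^{p^\star-1}\zeta$, so $\theta_\infty=1$.

(d) Drop the index $n$ and let $\nu=1-\frac1{2p}$, so $p\nu=p-\frac12$. For $t>0$ test \eqref{eq:vn} with $(v+t)^{1/2}-t^{1/2}\le v^{1/2}$ to get $\frac12\int(v+t)^{-1/2}|\nabla v|^p\le\int Vv^{p\nu}$. Since $|\nabla(v+t)^\nu|^p=\nu^p(v+t)^{-1/2}|\nabla v|^p$, the Sobolev inequality for $(v+t)^\nu-t^\nu$ and Fatou's lemma as $t\to0$ give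
\[
S\|v^\nu\|_{p^\star}^p\le2\int Vv^{p\nu}\le C_R+2\|V\|_{L^{N/p}(|z|>R)}\|v^\nu\|_{p^\star}^p ,
\]
where we used the uniform bound for $v$ on $B_R$ and H\"older's inequality outside. The crude bound $V^{N/p}\le C(1+v^{p^\star})$ is useless here, since $|\Omega_n|=|\Omega|\mu^{-N}\to\infty$. Instead, $(q-p)\frac Np=p^\star-\frac{\varepsilon N}p$, and H\"older's inequality on $\Omega_n$ gives
\[
\int_{|z|>R}v^{(q-p)N/p}\le\big(|\Omega|\mu^{-N}\big)^{\frac{\varepsilon N}{pp^\star}}\Big(\int_{|z|>R}v^{p^\star}\Big)^{1-\frac{\varepsilon N}{pp^\star}} .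
\]
The first factor tends to $1$ because $\mu_n^{\varepsilon_n}\to1$ by (c). So for $R$ large and then $n$ large, $2\|V\|_{L^{N/p}(|z|>R)}\le S/2$. The last term can be absorbed, since $v$ is bounded with bounded support and so $\|v^\nu\|_{p^\star}<\infty$ for each $n$. As $\nu p^\star=q_0$, this is (d).
\end{proof}

Part (d) is needed because we must integrate $v_n^{q_n}\log v_n$ and powers of $v_n$ slightly below $q_n$ over the growing sets $\Omega_n$. Where $v_n$ is small, these integrands are larger than $v_n^{p^\star}$, and convergence in $L^{p^\star}$ says nothing about them.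

\section{The lower bound for $\lambda_q$}\label{sec:lower}

\begin{proposition}\label{prop:lower}
In the situation of Proposition~\ref{prop:conc} let $\tau_n=\mu_n^\beta$. There are $\eta_n\in[0,1)$ with $\eta_n\to0$ such that
\[
\Lambda_{q_n}\ge(1-\eta_n)\,bH(x_n)\,\tau_n+\frac{\varepsilon_n}{p^\star}\log\frac1{\tau_n}+o(\varepsilon_n).
\]
\end{proposition}

\begin{proof}
We drop the index $n$ where no confusion arises.

\emph{Step 1: the dual Sobolev inequality.} Let $f=\lambda u^{q-1}$, which is bounded. Then $u_f=u$ and $\int|\nabla u|^p=\lambda$. For $W=W_f$ we have $\int|\nabla W|^p=\int fW\le\|f\|_{(p^\star)'}S^{-1/p}\|\nabla W\|_p$, hence $\int|\nabla W|^p\le S^{-1/(p-1)}\|f\|_{(p^\star)'}^{p'}$. Let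
\[
\bar q=(q-1)(p^\star)'=\frac{(q-1)p^\star}{p^\star-1}=q-\varepsilon',\qquad\varepsilon'=\frac\varepsilon{p^\star-1}.
\]
Then $\lambda+\mathcal D(f)\le S^{-1/(p-1)}\lambda^{p'}(\int u^{\bar q})^{p'(p^\star-1)/p^\star}$. Dividing by $\lambda$ and taking logarithms,
\begin{equation}\label{eq:dual}
\log\Big(1+\frac{\mathcal D(f)}\lambda\Big)\le\frac1{p-1}\log\frac\lambda S+\frac{p'(p^\star-1)}{p^\star}\log\int u^{\bar q}.
\end{equation}

\emph{Step 2: the integral of $u^{\bar q}$.} We have $u^q\,dx=\theta v^q\,dz$, $u^{-\varepsilon'}=\mu^{\kappa\varepsilon'}v^{-\varepsilon'}$ and $\theta\int v^q=1$. Taylor's formula gives $e^{-x}\le1-x+\frac{x^2}2\max(1,e^{-x})$ for real $x$. With $x=\varepsilon'\log v$, and integrals over $\{v>0\}$,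
\[
\int u^{\bar q}\le\mu^{\kappa\varepsilon'}\Big[1-\varepsilon'\theta\int v^q\log v+\frac{\varepsilon'^2}2\,\theta\int v^q(\log v)^2\max(1,v^{-\varepsilon'})\Big].
\]
Let $2\eta=p^\star-q_0>0$. For large $n$ we have $q-\varepsilon'\ge q_0+\frac32\eta$, and $v$ is uniformly bounded, so
\[
v^q(\log v)^2\max(1,v^{-\varepsilon'})\le Cv^{q_0},\qquad v^q|\log v|\le Cv^{q_0+\eta}.
\]
By Proposition~\ref{prop:conc}(d) the last integral above is bounded. Also $\int v_n^{q_n}\log v_n\to\int U^{p^\star}\log U=-L$: on $B_R$ the integrands converge uniformly, because $U$ is bounded below there, while the part outside $B_R$ is at most $C(\sup_{|z|>R}v_n)^\eta\int v_n^{q_0}$, which is small for $R$ and $n$ large, as is the corresponding tail for $U$. With $\theta_n\to1$,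
\[
\log\int u^{\bar q}\le-\kappa\varepsilon'\log\frac1\mu+\varepsilon'L+o(\varepsilon).
\]
Insert this in \eqref{eq:dual}, using $(p^\star-1)\varepsilon'=\varepsilon$ and $p'\kappa\log\frac1\mu=\log\frac1\tau$. By the definition \eqref{eq:Lambda},
\begin{equation}\label{eq:mid}
\Lambda_{q_n}\ge\log\Big(1+\frac{\mathcal D(f_n)}{\lambda_n}\Big)+\frac{\varepsilon_n}{p^\star}\log\frac1{\tau_n}+o(\varepsilon_n).
\end{equation}

\emph{Step 3: the deficit.} Fix $\delta\in(0,1)$ and $R_0>0$. By uniform convergence, $v_n^{q_n-1}\ge(1-\delta)U^{p^\star-1}$ on $B_{R_0}$ for large $n$. Hence $f_n\ge g_n$, where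
\[
g_n=(1-\delta)\lambda_n\mu_n^{-\kappa(q_n-1)}\,U\Big(\frac{\cdot-x_n}{\mu_n}\Big)^{p^\star-1}1_{B_{R_0\mu_n}(x_n)}
\]
is radial about $x_n$ and has mass $F_n=(1-\delta)\lambda_n\theta_n\mu_n^\kappa\int_{B_{R_0}}U^{p^\star-1}$. Let $d_n=d(x_n)$. Since $d_n/\mu_n\to\infty$, Corollary~\ref{cor:deficit} applies with $\rho=R_0\mu_n$ for large $n$. We do not yet know that $x_n$ stays away from $\partial\Omega$, so the error $\Gamma(d_n)$ could be unbounded; but $\Gamma(d_n)\le C_\Omega H(x_n)$ by Lemma~\ref{lem:H}, so the error is small relative to the main term. With Lemma~\ref{lem:mono},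
\[
\mathcal D(f_n)\ge\mathcal D(g_n)\ge F_n^{p'}H(x_n)\Big(1-C_\Omega\Big(\frac{2KR_0\mu_n}{d_n}\Big)^\alpha\Big).
\]
Put $X_n=bH(x_n)\tau_n$ and $\varrho_n=\mathcal D(f_n)/(\lambda_nX_n)$. Since $\mu_n^{\kappa p'}=\tau_n$, $\lambda_n\to S$, $\theta_n\to1$ and $Sb=c^{p'}$,
\[
\liminf\varrho_n\ge\Big((1-\delta)\,\frac Sc\int_{B_{R_0}}U^{p^\star-1}\Big)^{p'},
\]
and letting $\delta\to0$, $R_0\to\infty$ gives $\liminf\varrho_n\ge1$. Moreover $X_n\le b\mu_n^\beta\Gamma(d_n)=b\Gamma(1)(\mu_n/d_n)^\beta\to0$. With $\varrho_n'=\min(\varrho_n,1)\to1$ and $\log(1+x)\ge x-\frac{x^2}2$ for $x\ge0$,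
\[
\log(1+\varrho_nX_n)\ge\varrho_n'X_n-\tfrac12X_n^2=(1-\eta_n)X_n,\qquad\eta_n=1-\varrho_n'+\tfrac12X_n\to0 .
\]
Together with \eqref{eq:mid} this proves the proposition.
\end{proof}

\section{Proofs of the theorems}\label{sec:proofs}

Let $q_n\to p^\star$ and positive $u_n\in E_{q_n}$ be arbitrary, and pass to the subsequence of Proposition~\ref{prop:conc}. Measure the actual scale against the optimal one by setting $h_n=H(x_n)\ge h_*$ and $t_n=p^\star bh_n\tau_n/\varepsilon_n$. Then $bh_n\tau_n=\varepsilon_nt_n/p^\star$ and $\log\frac1{\tau_n}=\log\frac1{\varepsilon_n}+\log(p^\star bh_n)-\log t_n$, so Proposition~\ref{prop:lower} reads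
\begin{equation}\label{eq:final}
\frac{p^\star\Lambda_{q_n}}{\varepsilon_n}-\log\frac1{\varepsilon_n}\ge(1-\eta_n)t_n-\log t_n+\log(p^\star bh_n)+o(1).
\end{equation}
With $t_n'=(1-\eta_n)t_n$ we have $(1-\eta_n)t_n-\log t_n=t_n'-\log t_n'+o(1)$. Comparing \eqref{eq:final} with Proposition~\ref{prop:upper},
\[
\big(t_n'-\log t_n'-1\big)+\log\frac{h_n}{h_*}\le o(1).
\]
Both terms on the left are nonnegative, so both tend to $0$. The function $t-\log t-1$ vanishes only at $t=1$ and tends to $\infty$ at $0$ and at $\infty$. Therefore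
\begin{equation}\label{eq:limits}
H(x_n)\to h_*,\qquad t_n\to1,\qquad\frac{\varepsilon_n}{\tau_n}\to p^\star bh_* .
\end{equation}

\begin{proof}[Proof of Theorem~\ref{thm:A}]
By Proposition~\ref{prop:conc}, $\tau_n\|u_n\|_\infty^{p'}=(\mu_n^\kappa\|u_n\|_\infty)^{p'}\to A_0^{p'}$. With \eqref{eq:limits}, \eqref{eq:b} and $p^\star\beta/N=p'$,
\[
\varepsilon_n\|u_n\|_\infty^{p'}\to A_0^{p'}p^\star bh_*=p'\omega^{p'}A_0^{p^\star+p'}h_* .
\]
Every sequence $(q_n,u_n)$ has a subsequence with this same limit, so the full limit exists for every choice of positive $u_q\in E_q$. It lies in $(0,\infty)$ by Lemma~\ref{lem:H}.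
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:B}]
(1) The statements on $H$ are contained in Lemma~\ref{lem:H} and Corollary~\ref{cor:cont}. Let $y_n$ be a maximum point of $u_n$ and $y_n\to y_0$. Along the subsequence above, $|y_n-x_n|=o(\mu_n)$, so $x_n\to y_0$. Since $c_\Omega d(x_n)^{-\beta}\le H(x_n)\to h_*<\infty$, the distances $d(x_n)$ are bounded below. So $y_0\in\Omega$, and $H(y_0)=h_*$ by continuity.

(2) Positive extremals exist for $1<q<p^\star$, so every sequence $q_n\to p^\star$ has a subsequence along which \eqref{eq:final} holds, and by \eqref{eq:limits} its right side tends to $1+\log(p^\star bh_*)$. With Proposition~\ref{prop:upper},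
\[
\Lambda_q=\frac\varepsilon{p^\star}\Big[\log\frac1\varepsilon+1+\log(p^\star bh_*)\Big]+o(\varepsilon).
\]
Now $\log\frac{\lambda_q}S=(p-1)\Lambda_q-\frac p{p^\star}L\varepsilon$. Exponentiate, using $(\varepsilon\log\frac1\varepsilon)^2=o(\varepsilon)$.

(3) Since $A_{N,p,\Omega}$ is a fixed multiple of $h_*(\Omega)$, we compare the numbers $h_*$. If $\Omega\subset\Omega'$, then $W^{1,p}_0(\Omega)\subset W^{1,p}_0(\Omega')$, so the capacities in $\Omega$ are at least those in $\Omega'$. Hence $H_\Omega\ge H_{\Omega'}$ on $\Omega$, and $h_*(\Omega)\ge h_*(\Omega')$.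

Let $R$ be defined by $|B_R|=|\Omega|$, let $y\in\Omega$, $B=B_R(y)$ and $\phi(x)=|\nabla\Gamma(x-y)|^p$, a strictly decreasing function of $|x-y|$ with value $\phi_R$ on $\partial B$. By \eqref{eq:ann}, $\int_{\mathbb R^N\setminus B}\phi=\Gamma(R)$, and $|B\setminus\Omega|=|\Omega\setminus B|$. Therefore
\[
I(y)-\Gamma(R)=\int_{B\setminus\Omega}\phi-\int_{\Omega\setminus B}\phi=\int_{B\setminus\Omega}(\phi-\phi_R)+\int_{\Omega\setminus B}(\phi_R-\phi)\ge0,
\]
with equality only if $|B\setminus\Omega|=|\Omega\setminus B|=0$. In that case $\Omega=B$: the open set $\Omega\setminus\overline B$ is null, hence empty, so $\Omega\subset B$; and a point of $B\setminus\Omega$ would, by (E) with small $r$, give a ball inside $B\setminus\Omega$. By Lemma~\ref{lem:H}, $H(y)\ge I(y)\ge\Gamma(R)$ for all $y\in\Omega$, so $h_*(\Omega)\ge\Gamma(R)$. For a ball of radius $R$ the value $\Gamma(R)$ is taken at the center, as noted after Lemma~\ref{lem:H}; so $h_*(\Omega^*)=\Gamma(R)\le h_*(\Omega)$. If $h_*(\Omega)=\Gamma(R)$,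 let $y_0$ be a minimum point of $H$, which exists by (1). Then $I(y_0)=\Gamma(R)$, and $\Omega=B_R(y_0)$.
\end{proof}

\begin{remark}\label{rem:hyp}
Smoothness of $\partial\Omega$ enters the proofs through property (E), in three places: the bound $H\ge c_\Omega d^{-\beta}$, the fact that $d(x_n)/\mu_n\to\infty$, and the equality case in Theorem~\ref{thm:B}(3). Some condition of this kind is needed for Theorem~\ref{thm:B}. Let $\Omega=B\setminus\{z\}$ with $B$ a ball and $z\in B$. Then $W^{1,p}_0(\Omega)=W^{1,p}_0(B)$, because a cutoff function at scale $\delta$ around $z$ has energy of order $\delta^{N-p}\to0$. So $\lambda_q$, $E_q$ and the limit \eqref{eq:rate} are those of $B$ although $\Omega$ is not a ball, and $H$ is the Robin function of $B$, which stays bounded near the boundary point $z$. Boundedness of $\Omega$ gives the extremals, the applications of H\"older's inequality in \eqref{eq:lamS} and Proposition~\ref{prop:conc}, and $h_*>0$; for balls, $h_*=\Gamma(R)\to0$ as $R\to\infty$.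
\end{remark}

\begin{thebibliography}{9}

\bibitem{CNV} Cordero-Erausquin, Nazaret, Villani, Adv. Math. 182 (2004).

\bibitem{Lions} P.-L. Lions, Rev. Mat. Iberoamericana 1 (1985), no.~1, 145--201.

\bibitem{problem} \texttt{https://sivegame.netlify.app/host-https-link.springer.com/article/10.1007/s10231-014-0425-3}, doi:10.1007/s10231-014-0425-3.

\end{thebibliography}
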